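\title{Profinite groups with procyclic Engel sinks}

\begin{abstract}
An Engel sink of an element $g$ of a group $G$ is a subset that contains, for every $x\in G$, all sufficiently long commutators $[x,g,\dots,g]$. We prove the conjecture that a profinite group in which every element has an Engel sink that is a procyclic subgroup is procyclic-by-(locally nilpotent). Equivalently, the individual sinks can be replaced by one closed normal procyclic subgroup that is a sink for all elements. Finite groups are treated by coprime action and pro-$p$ groups by $p$-adic Lie theory. To handle infinitely many primes at once we prove, using regular $p$-groups, a quantitative version for large $p$ in which the Engel degree of the quotient does not depend on $p$.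
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $G$ be a group. We write $x^g=g^{-1}xg$ and $[x,g]=x^{-1}g^{-1}xg$, and we put $[x,{}_0g]=x$ and $[x,{}_ng]=[[x,{}_{n-1}g],g]$ for $n\ge1$. An \emph{Engel sink} of $g\in G$, or simply a sink, is a subset $\mathcal E(g)\subseteq G$ such that for every $x\in G$ there is $n(x)$ with $[x,{}_ng]\in\mathcal E(g)$ for all $n\ge n(x)$. So a sink is a set that absorbs every orbit of the map $x\mapsto[x,g]$. A set containing a sink is a sink, and the information lies in how small a sink can be. If $G$ is finite, every orbit ends in a cycle, and the smallest sink of $g$ is the set of periodic points of $x\mapsto[x,g]$.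

The group $G$ is \emph{Engel} if $\{1\}$ is a sink of every element, that is, if for all $x,g$ some $[x,{}_ng]$ is trivial; it is \emph{$m$-Engel} if $[x,{}_mg]=1$ for all $x,g$. It is \emph{locally nilpotent} if every finitely generated subgroup is nilpotent. A locally nilpotent group is Engel, and for profinite groups the converse holds.

\begin{theorem}[Wilson and Zelmanov {\cite[Theorem~5]{WZ}}]\label{thm:WZ}
A profinite Engel group is locally nilpotent.
\end{theorem}

After the trivial subgroup, the simplest subgroups of a profinite group are the \emph{procyclic} ones, the closures $\overline{\langle c\rangle}$ of cyclic subgroups. Two examples show how procyclic sinks arise. In the symmetric group $S_3$, let $g$ be a transposition and $r$ a $3$-cycle. Then $[r,g]=r^{-2}=r$, so the smallest sink of $g$ is $A_3$. In the pro-$p$ group $\mathbb Z_p\rtimes(1+p\mathbb Z_p)$, let $g$ act on $\mathbb Z_p$ as multiplication by $\lambda\ne1$. Then $[a,{}_ng]=(\lambda-1)^na$ for $a\in\mathbb Z_p$; these elements tend to $0$ but never reach it, so this group is not Engel. In both examples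 the sink comes from a normal subgroup: if $M$ is normal in $G$ and $G/M$ is locally nilpotent, then $M$ is a sink of every element. A profinite group is \emph{procyclic-by-(locally nilpotent)} if it has a closed normal procyclic subgroup $M$ with $G/M$ locally nilpotent; in such a group every element has a procyclic sink.

Suppose conversely that every $g$ has some procyclic sink $C(g)$. Nothing in this hypothesis relates $C(g)$ to $C(h)$, and no $C(g)$ is assumed to be normal. Still, there is a reason to expect rigidity. If $g$ and $h$ move two independent procyclic subgroups in the way $\lambda$ moves $\mathbb Z_p$, then a product such as $gh$ tends to move both, and its sink cannot be procyclic. For instance, let $g=\operatorname{diag}(\lambda,1)$ and $h=\operatorname{diag}(1,\lambda)$ act on $\mathbb Z_p^2$. A sink of $gh$ contains $(\lambda-1)^ne_1$ and $(\lambda-1)^ne_2$ for large $n$, and these two vectors lie in no procyclic subgroup. This suggests the conjecture, posed in \cite{Problem}, that \emph{a profinite group in which every element has an Engel sink that is a procyclic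 subgroup is procyclic-by-(locally nilpotent)}. We prove it.

\begin{theorem}\label{thm:A}
If $G$ is a profinite group in which every element has an Engel sink that is a procyclic subgroup, then $G$ has a closed normal procyclic subgroup $M$ with $G/M$ locally nilpotent.
\end{theorem}

\begin{theorem}\label{thm:B}
For a profinite group $G$ the following are equivalent:
\begin{enumerate}
\item[(a)] every $g\in G$ has an Engel sink contained in a procyclic subgroup;
\item[(b)] $G$ is procyclic-by-(locally nilpotent);
\item[(c)] $G$ has a closed normal procyclic subgroup $M$ which is an Engel sink for every element of $G$ simultaneously.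
\end{enumerate}
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:B}, given Theorem~\ref{thm:A}]
A procyclic subgroup containing a sink is a sink, so (a)$\Rightarrow$(b) is Theorem~\ref{thm:A}. Let $M$ be closed, normal and procyclic with $G/M$ locally nilpotent. For $x,g\in G$ the image in $G/M$ of the abstract subgroup generated by $x$ and $g$ is nilpotent, so $[x,{}_ng]\in M$ for all large $n$; this gives (b)$\Rightarrow$(c). The implication (c)$\Rightarrow$(a) is trivial.
\end{proof}

The proof of Theorem~\ref{thm:A} needs a quantitative statement that is uniform in the prime.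

\begin{theorem}\label{thm:C}
For $n\ge1$ put $\rho=n^2(2n+3)$, $K=\rho+3n+2$ and $F=n+K$. There is $p_0(n)$ such that the following holds for every prime $p\ge p_0(n)$: if $P$ is a pro-$p$ group in which, for every $g$, the set $\{[x,{}_ng]:x\in P\}$ lies in a procyclic subgroup, then $P$ has a closed normal procyclic subgroup $N$ with $P/N$ $F$-Engel.
\end{theorem}

The paper is organized as follows. Section~\ref{sec:model} proves Theorem~\ref{thm:A} by hand for the groups $\mathbb Z_p^2\rtimes\Gamma$. This case exhibits the two devices on which the whole proof rests: testing the hypothesis on a \emph{product} of two elements, and \emph{descending} along the sequence $[x,{}_ig]$ from large $i$, where the sink gives information, to $i=0$. Section~\ref{sec:finite} treats finite groups; passing to the limit, $G$ has a normal procyclic subgroup $R$ such that $G/R$ is the Cartesian product of pro-$p$ groups $Q_p$. Section~\ref{sec:prop} treats a single pro-$p$ group. A product of Engel groups over infinitely many primes need not be Engel, and Section~\ref{sec:uniform} removes this obstacle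 by proving Theorem~\ref{thm:C}. Section~\ref{sec:glue} combines $R$ with the subgroups found in the $Q_p$ into one procyclic subgroup.

\section{Procyclic groups and sinks}\label{sec:prelim}

Subgroups of profinite groups are closed and generation is topological, unless abstract generation is indicated; in particular $[A,B]$ is the closed subgroup generated by the commutators $[a,b]$. We use the identities
\begin{equation}\label{eq:comm}
[x,g]=x^{-1}x^g,\qquad g^x=g[x,g]^{-1},\qquad [xy,g]=[x,g]^y[y,g],\qquad [x,{}_ng]^y=[x^y,{}_ng^y].
\end{equation}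
In a pro-$p$ group the power $x^\mu$ is defined for $\mu\in\mathbb Z_p$ by continuity. For an abelian group $D$, $D^m$ is the subgroup of $m$th powers. The following facts are standard.
\begin{enumerate}
\item[(P1)] A profinite group is procyclic if and only if its finite continuous quotients are cyclic. Closed subgroups and continuous images of procyclic groups are procyclic.
\item[(P2)] A profinite group whose finite continuous quotients are nilpotent (a \emph{pronilpotent} group) is the Cartesian product of its Sylow pro-$p$ subgroups. A pronilpotent group is procyclic if and only if all its Sylow subgroups are procyclic.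
\item[(P3)] A procyclic pro-$p$ group $D$ is isomorphic to $\mathbb Z_p$ or to $\mathbb Z/p^k\mathbb Z$. Its closed subgroups are $1$ and the $D^{p^i}$; they form a chain.
\item[(P4)] A continuous automorphism of a procyclic pro-$p$ group $D$ has the form $d\mapsto d^\mu$ with $\mu\in\mathbb Z_p^*$. Hence the group of continuous automorphisms of a procyclic group is abelian and leaves every closed subgroup invariant. If $d^g=d^\mu$ on $D$, then $[d,{}_rg]=d^{(\mu-1)^r}$.
\item[(P5)] If $D\neq1$ in (P4) and $g$ lies in a pro-$p$ group, then $\mu\equiv1\pmod p$: the action on $D/D^p$ is a continuous homomorphism from the pro-$p$ group $\overline{\langle g\rangle}$ to the $p'$-group $\mathbb F_p^*$.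
\end{enumerate}

We say that a profinite group has \emph{property} (PS) if every element $g$ has a sink $C(g)$ that is a procyclic subgroup. Property (PS) passes to closed subgroups $H$, with sinks $C(g)\cap H$, and to quotients by closed normal subgroups, with the images of the sinks.

A sink $C(g)$ need not be normalized by $g$. The first lemma shows that $g$ does normalize the procyclic subgroups generated by long commutators.

\begin{lemma}\label{lem:norm}
Let $G$ be profinite and $C$ a procyclic subgroup. If $e,e^g\in C$, then $g$ normalizes $\overline{\langle e\rangle}$. In particular, if $t=[x,{}_mg]$ and $[x,{}_{m+1}g]$ lie in $C$, then $g$ normalizes $\overline{\langle t\rangle}$.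
\end{lemma}

\begin{proof}
For an open normal subgroup $V$, the images of $e$ and $e^g$ in $G/V$ have the same order and lie in the cyclic image of $C$, so they generate the same subgroup. Intersecting over all $V$ gives $\overline{\langle e\rangle}=\overline{\langle e^g\rangle}$. For the second statement, $t^g=t[t,g]\in C$.
\end{proof}

\begin{lemma}\label{lem:dich}
Let $G$ be a pro-$p$ group with \textup{(PS)} and $x,g\in G$. Either $[x,{}_mg]=1$ for some $m$, or there is $m$ such that $e=[x,{}_mg]$ has infinite order and $e^g=e^\mu$ with $1\ne\mu\in\mathbb Z_p^*$.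
\end{lemma}

\begin{proof}
Assume that no $[x,{}_mg]$ is trivial, and take $m$ so large that $e=[x,{}_mg]$ and $[e,g]$ lie in $C(g)$. By Lemma~\ref{lem:norm}, (P4) and (P5), $e^g=e^\mu$ with $\mu\equiv1\pmod p$, and $[x,{}_{m+r}g]=e^{(\mu-1)^r}$. These elements are nontrivial for all $r$, so $\mu\ne1$ and $e$ has infinite order.
\end{proof}

The number $n(x)$ in the definition of a sink depends on $x$. The Baire category theorem makes it uniform, but only on a coset of an open subgroup, and that coset need not contain $1$.

\begin{lemma}\label{lem:baire}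
Let $G$ be profinite, $C$ a closed sink of $g\in G$, and $V$ an open subgroup. There are $n\ge1$, $a\in V$ and an open subgroup $W\le V$ such that $[aw,{}_mg]\in C$ for all $w\in W$ and $m\ge n$.
\end{lemma}

\begin{proof}
The sets $X_n=\{x\in V:[x,{}_mg]\in C\text{ for all }m\ge n\}$, $n\ge1$, are closed and cover the compact Hausdorff space $V$. By Baire's theorem some $X_n$ has an interior point $a$, and the cosets $aW$ of open subgroups $W\le V$ form a base of neighborhoods of $a$.
\end{proof}

\section{A linear model}\label{sec:model}

Let $A=\mathbb Z_p^2$ be the group of row vectors, written additively, let $\Gamma$ be a closed pro-$p$ subgroup of $\mathrm{GL}_2(\mathbb Z_p)$, and let $G=A\rtimes\Gamma$, so that $a^g=ag$ and $[a,{}_ng]=a(g-1)^n$ for $a\in A$, $g\in\Gamma$. We assume that $G$ has (PS) and find the subgroup $M$ of Theorem~\ref{thm:A}.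

\emph{Each element moves at most one direction.} Let $g\in\Gamma$. For large $n$ both $e_1(g-1)^n$ and $e_2(g-1)^n$ lie in $C(g)\cap A=\mathbb Z_pb$. So $(g-1)^n$ has rank at most $1$, the matrix $g$ has the eigenvalue $1$, and its other eigenvalue is $\det g$.

If $\det g=1$ for all $g\in\Gamma$, then $\Gamma$ consists of unipotent matrices. Kolchin's theorem states that a group of unipotent operators on a finite-dimensional space over a field is unitriangular in a suitable basis. Hence $\Gamma$ is abelian, $[A,\Gamma,\Gamma]=0$, and $G$ is nilpotent of class at most $2$.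

Now let $\lambda=\det g\ne1$ and let $\ell\subset\mathbb Q_p^2$ be the $\lambda$-eigenline of $g$. The candidate for $M$ is $A\cap\ell$, and we must show that $\Gamma$ stabilizes $\ell$. The sink tells us something about long commutators. It contains a vector $a(g-1)^n=(\lambda-1)^na\ne0$ of $\ell$, and it is abelian; so for $x\in\Gamma$ and large $i$ the element $[x,{}_ig]\in C(g)$ fixes a nonzero vector of $\ell$ and therefore stabilizes $\ell$. It remains to get from $[x,{}_ig]$ back to $x$. This is linear algebra, and we state it in any dimension, since the proof is the same and the general form is needed in Section~\ref{sec:prop}.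

\begin{lemma}[descent]\label{lem:descent}
Let a group $H$ act linearly, on the right, on a vector space $L$ of finite dimension $d$ over a field. Let $\delta(h)$ be the determinant of $h$, and suppose that every $h\in H$ has characteristic polynomial $(t-1)^{d-1}(t-\delta(h))$. If $\delta(h)\ne1$, let $\ell(h)$ be the $\delta(h)$-eigenspace of $h$, which is a line. Let $\delta(g)\ne1$, and suppose that for every $x\in H$ some $[x,{}_ig]$ stabilizes $\ell=\ell(g)$. Then $\ell$ is $H$-invariant and every element of $H$ is unipotent on $L/\ell$.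
\end{lemma}

\begin{proof}
Let $B\ni g$ be the stabilizer of $\ell$, and let $\chi(f)$ be the scalar by which $f\in B$ acts on $\ell$. If $\chi(f)\ne1$, then $\chi(f)$ is the eigenvalue $\delta(f)$ and $\ell=\ell(f)$.

We first show that $\chi=\delta$ on $B$. Only the case $\chi(f)=1$ is left, and here we test the product $gf$. We have $\chi(gf)=\chi(g)=\delta(g)\ne1$, so $\delta(gf)=\chi(gf)=\delta(g)$, and $\delta(f)=1$.

Now let $x\in H$ and $x_i=[x,{}_ig]$. It suffices to show that $x_{i+1}\in B$ implies $x_i\in B$. By \eqref{eq:comm}, $f=g^{x_i}=gx_{i+1}^{-1}\in B$. Then $\chi(f)=\delta(f)=\delta(g)\ne1$, so $\ell(f)=\ell$. On the other hand $(v^{x_i})^{f}=(v^g)^{x_i}$ for $v\in L$, so $\ell(f)=\ell^{x_i}$. Thus $\ell^{x_i}=\ell$.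

So $B=H$. Since $h$ acts on $\ell$ by $\delta(h)$, its characteristic polynomial on $L/\ell$ is $(t-1)^{d-1}$.
\end{proof}

We return to the model. By the lemma, $M=A\cap\ell\cong\mathbb Z_p$ is normal in $G$, and $\Gamma$ acts trivially on the line $\mathbb Q_p^2/\ell$, so $[A,\Gamma]\le M$. Take a basis of $\mathbb Q_p^2$ in which $g=\operatorname{diag}(\lambda,1)$. An element of $\Gamma$ of determinant $1$ acts trivially on $\ell$ and on the quotient, so it is $u_t=\left(\begin{smallmatrix}1&0\\ t&1\end{smallmatrix}\right)$. We compute $g^{-1}u_tg=u_{\lambda t}$, whence $[u_t,{}_ng]=u_{(\lambda-1)^nt}$. If $t\ne0$, then $C(g)$ contains a nontrivial element of $\Gamma$ and a nontrivial element of $A$; since $A\cap\Gamma=1$, this contradicts (P3). So $\det$ is injective on $\Gamma$, the group $\Gamma$ is abelian, and $G/M$ is abelian.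

\begin{example}\label{ex:nodescent}
The condition on eigenvalues alone does not give a common line. Let $\Gamma$ be the group of all matrices $\left(\begin{smallmatrix}\lambda&t\\0&1\end{smallmatrix}\right)$ with $\lambda\in1+p\mathbb Z_p$, $t\in\mathbb Z_p$. Every element has eigenvalues $1$ and $\lambda$, but for $\lambda\neq 1$ the $\lambda$-eigenline is spanned by $(\lambda-1,t)$ and varies with $t$. What fails is the hypothesis on commutators: for $g=\operatorname{diag}(\lambda,1)$ and $x=\left(\begin{smallmatrix}1&1\\0&1\end{smallmatrix}\right)$ we have $[x,{}_ig]=\left(\begin{smallmatrix}1&s\\0&1\end{smallmatrix}\right)$ with $s=(\lambda^{-1}-1)^i\neq0$, and this matrix does not stabilize $\ell(g)=\mathbb Q_pe_1$.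
\end{example}

\section{Finite groups}\label{sec:finite}

For a finite group $G$ let $\gamma_\infty(G)$ be the last term of the lower central series. It is the smallest normal subgroup with nilpotent quotient, it satisfies $\gamma_\infty(G)=[\gamma_\infty(G),G]$, and its image in a quotient $G/V$ is $\gamma_\infty(G/V)$. For finite groups, Theorem~\ref{thm:A} says that $\gamma_\infty(G)$ is cyclic. Failure of nilpotency in a finite group comes from $p'$-elements acting on $p$-subgroups, so we begin there. We use two facts on coprime action: if a $p'$-group $A$ acts on a finite $p$-group $T$, then $[T,A]=[T,A,A]$, and if $T$ is elementary abelian, then $T=C_T(A)\oplus[T,A]$ and every $A$-invariant subspace has an $A$-invariant complement (Maschke). The Frattini subgroup $\Phi(T)$ has elementary abelian quotient, and $T$ is cyclic if $T/\Phi(T)$ is.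

\begin{lemma}\label{lem:coprime}
Let $G$ be a finite group with \textup{(PS)}. If a $p'$-element $g$ normalizes a $p$-subgroup $T$, then $[T,g]$ is cyclic.
\end{lemma}

\begin{proof}
By \eqref{eq:comm} the subgroup $T_1=[T,g]$ is normal in $T\langle g\rangle$, and $g$ centralizes $T/T_1$; so $T_1=[T,\langle g\rangle]$ and $T_1=[T_1,g]$. Put $V=T_1/\Phi(T_1)$. Then $V=[V,g]$, so $C_V(g)=0$, and the linear map $v\mapsto[v,g]=v^g-v$ is bijective on $V$. Hence $V=\{[v,{}_ng]:v\in V\}$ for every $n$. For large $n$ this set lies in a cyclic sink of the image of $g$ in $T_1\langle g\rangle/\Phi(T_1)$. So $V$ is cyclic, and so is $T_1$.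
\end{proof}

\begin{lemma}\label{lem:lines}
Let a finite $p'$-group $A$ act on a finite-dimensional $\mathbb F_p$-space $V$ with $\dim[V,a]\le1$ for all $a\in A$. Then $\dim[V,A]\le1$.
\end{lemma}

\begin{proof}
Since $[V,A]=\sum_a[V,a]$, we may assume that there are $a,b\in A$ such that $[V,a]$ and $[V,b]$ are distinct lines, and seek a contradiction. The kernels $C_V(a)$ and $C_V(b)$ of $a-1$ and $b-1$ are hyperplanes.

Suppose $C_V(a)\ne C_V(b)$, and test the product $ab$. If $v^{ab}=v$, then $v^a-v=v^{b^{-1}}-v$ lies in $[V,a]\cap[V,b^{-1}]=[V,a]\cap[V,b]=0$. So $C_V(ab)=C_V(a)\cap C_V(b)$ has codimension $2$, and $\dim[V,ab]=2$, against the hypothesis.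

Suppose $C_V(a)=C_V(b)=W$. By Maschke's theorem $V=W\oplus Y$ with $Y$ a line invariant under $\langle a,b\rangle$. Then $[V,a]=[Y,a]=Y=[Y,b]=[V,b]$, again a contradiction.
\end{proof}

Coprimeness is used only in the second case, and it is needed there: for odd $p$, the matrices $\left(\begin{smallmatrix}\lambda&t\\0&1\end{smallmatrix}\right)$ over $\mathbb F_p$ have $[V,a]=\mathbb F_p(\lambda-1,t)$, and these subspaces span $V=\mathbb F_p^2$. Inside a pro-$p$ group Maschke's theorem is not available, and the descent takes its place.

\begin{proposition}\label{prop:finite}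
If $G$ is a finite group with \textup{(PS)}, then $\gamma_\infty(G)$ is cyclic.
\end{proposition}

\begin{proof}
\emph{$G$ is solvable.} Let $q$ be the least prime divisor of $|G|$, let $T$ be a $q$-subgroup, and let $h\in N_G(T)$ be a $q'$-element. By Lemma~\ref{lem:coprime}, $[T,h]$ is a cyclic $q$-group, so the order of its automorphism group divides $q^a(q-1)$ for some $a$. All prime divisors of $|h|$ exceed $q$, so $h$ centralizes $[T,h]$, and $[T,h]=[T,h,h]=1$. Thus $N_G(T)/C_G(T)$ is a $q$-group for every $q$-subgroup $T$. Frobenius' theorem states that $G$ then has a normal $q$-complement, a normal $q'$-subgroup whose index is a power of $q$. It has (PS) and is solvable by induction on the order.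

\emph{All chief factors have prime order.} Let $V=X/Y$ be a chief factor. It is an elementary abelian $p$-group on which $A=G/C_G(V)$ acts faithfully and irreducibly. If $A=1$, then $\dim V=1$. Let $A\ne1$. The fixed points of $O_p(A)$ form a nonzero $A$-invariant subspace, so they are all of $V$ and $O_p(A)=1$. The Fitting subgroup $\operatorname{Fit}(A)$, the largest nilpotent normal subgroup, is nontrivial because $A$ is solvable, and it is a $p'$-group because $O_p(A)=1$. Each of its elements lifts to a $p'$-element of $G/Y$, so Lemma~\ref{lem:coprime} in $G/Y$ gives $\dim[V,a]\le1$ for $a\in\operatorname{Fit}(A)$. By Lemma~\ref{lem:lines}, the nonzero $A$-invariant subspace $[V,\operatorname{Fit}(A)]$ is a line, and so $\dim V=1$.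

\emph{$\Gamma=\gamma_\infty(G)$ is nilpotent.} Each $G/C_G(V)$ embeds in some $\mathbb F_p^*$, so $G'$ centralizes every factor of a chief series. Hence $G'$ is nilpotent, and $\Gamma\le G'$.

\emph{The Sylow subgroups of $\Gamma$ are cyclic.} Let $P$ be the Sylow $p$-subgroup of $\Gamma$. Factoring out the $p'$-part of $\Gamma$, we may assume $\Gamma=P$. As $G/P$ is nilpotent, the Sylow $p$-subgroup $S$ of $G$ is normal, and by the Schur--Zassenhaus theorem it has a complement $H\cong G/S$, a nilpotent $p'$-group. The subgroup $[S,H]$ is normal in $G=SH$, and $G/[S,H]$ is the direct product of the images of $S$ and $H$, which are nilpotent; so $P\le[S,H]$. Elements of coprime orders commute in the nilpotent group $G/P$, so $[S,H]\le P$. Therefore $P=[S,H]=[S,H,H]=[P,H]$, and $V=P/\Phi(P)$ satisfies $V=[V,H]$. Lemmas~\ref{lem:coprime} and~\ref{lem:lines} give $\dim V\le1$, so $P$ is cyclic.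

A nilpotent group with cyclic Sylow subgroups is cyclic.
\end{proof}

\section{Pro-$p$ groups}\label{sec:prop}

In this section $p$ is a fixed prime. Finite $p$-groups are nilpotent, so Proposition~\ref{prop:finite} says nothing about a pro-$p$ group.

\begin{proposition}\label{prop:prop}
A pro-$p$ group $G$ with \textup{(PS)} has a closed normal procyclic subgroup $N$ with $G/N$ Engel.
\end{proposition}

We imitate Section~\ref{sec:model}, and for that we need a finite-dimensional space on which the group acts and which sees its commutators. For finitely generated subgroups this will be the $p$-adic Lie algebra.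

\subsection{Finitely generated groups are analytic}

The \emph{Zassenhaus series} of a pro-$p$ group $G$ consists of the closed subgroups $D_i$ generated by all $x^{p^k}$ with $x\in\gamma_j(G)$ and $jp^k\ge i$. These are normal subgroups with $D_1=G$, $D_2=\Phi(G)$,
\[
[D_i,D_j]\le D_{i+j},\qquad x^p\in D_{pi}\ \text{ for }x\in D_i .
\]
Every open subgroup contains some $D_j$, because the series of a finite $p$-group reaches $1$. The sum $\bigoplus_iD_i/D_{i+1}$ is a graded Lie algebra over $\mathbb F_p$ with bracket $[xD_{i+1},yD_{j+1}]=[x,y]D_{i+j+1}$, and $L_p(G)$ is the subalgebra generated by $D_1/D_2$. A Lie algebra is \emph{PI} if some nonzero element of a free Lie algebra vanishes identically on it, and an element $y$ is \emph{ad-nilpotent} if the map $\operatorname{ad}y\colon x\mapsto[x,y]$ is nilpotent. We use three theorems.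
\begin{enumerate}
\item[(L1)] (Wilson and Zelmanov \cite[Theorem~1]{WZ}) If a pro-$p$ group $G$ satisfies a coset identity, that is, $w(a_1V,\dots,a_kV)=1$ for a nontrivial word $w$, elements $a_i$ and an open subgroup $V$, then $L_p(G)$ is PI.
\item[(L2)] (Zelmanov \cite{Z}) A PI Lie algebra over a field, generated by finitely many elements such that every commutator in the generators is ad-nilpotent, is nilpotent.
\item[(L3)] (Lazard \cite{La}) A finitely generated pro-$p$ group $G$ with $L_p(G)$ nilpotent is $p$-adic analytic.
\end{enumerate}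

\begin{lemma}\label{lem:analytic}
A finitely generated pro-$p$ group $G$ with \textup{(PS)} is $p$-adic analytic.
\end{lemma}

\begin{proof}
\emph{$L_p(G)$ is PI.} Here we use only that sinks are abelian. Let $w_n=[[x,{}_ng],[y,{}_ng]]$. For each $(x,y,g)\in G^3$ some $w_n$ vanishes, since both entries lie in $C(g)$ for large $n$. The zero sets of the $w_n$ are closed, so by Baire's theorem some $w_n$ vanishes on a product $aV\times bV\times dV$ with $V$ open. The word $w_n$ is nontrivial in the free group on $x,y,g$. Indeed, $[x,{}_ng]\ne1$ and $[y,{}_ng]\neq1$ there, as the substitution of a $3$-cycle and a transposition of $S_3$ shows. If they commuted, they would be nonzero powers of one element $z$. The endomorphism that sends $y$ to $1$ and fixes $x$ and $g$ kills $[y,{}_ng]$, hence $z$ because free groups are torsion-free, hence $[x,{}_ng]$; but it fixes $[x,{}_ng]$. So (L1) applies.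

\emph{Homogeneous elements are ad-nilpotent.} Let $g\in D_i$, $\bar g=gD_{i+1}$ and $C=C(g)$. The idea is that a procyclic group meets very few layers $D_k/D_{k+1}$: once it meets layer $k$, the next layer it can meet is at least $pk$, while commutation with $g$ advances only by $i$.

Take $n,a,W$ as in Lemma~\ref{lem:baire} with $V=G$, and $j_0\ge1$ with $D_{j_0}\le W$. Let $x\in D_j$ with $j\ge j_0$, and put $a_m=[a,{}_mg]\in D_{1+mi}$ and $x_m=[x,{}_mg]\in D_{j+mi}$. We know that $[ax,{}_mg]\in C$, not that $x_m\in C$; the link is
\begin{equation}\label{eq:zass}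
[ax,{}_mg]\in a_mx_mD_{j+mi+1}\qquad(m\ge0).
\end{equation}
This holds for $m=0$. If $[ax,{}_mg]=a_mx_mz$ with $z\in D_{j+mi+1}$, then by \eqref{eq:comm}
\[
[ax,{}_{m+1}g]=a_{m+1}^{\,x_mz}\,x_{m+1}^{\,z}\,[z,g]=a_{m+1}[a_{m+1},x_mz]\;x_{m+1}[x_{m+1},z]\;[z,g].
\]
The three commutators lie in $D_{1+(m+1)i+j+mi}$, $D_{j+(m+1)i+j+mi+1}$ and $D_{j+(m+1)i+1}$, hence all in the normal subgroup $D_{j+(m+1)i+1}$. This proves \eqref{eq:zass}.

For $m\ge n$ both $a_m$ and $[ax,{}_mg]$ lie in $C$. With $k=j+mi$, the element $a_m^{-1}[ax,{}_mg]$ lies in $C\cap x_mD_{k+1}\subseteq C\cap D_k$. So if $x_m\notin D_{k+1}$, then $C\cap D_k\ne C\cap D_{k+1}$.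

Suppose that $x_{n+1}\notin D_{j+(n+1)i+1}$. Then also $x_n\notin D_{j+ni+1}$, so $C\cap D_k\ne C\cap D_{k+1}$ for $k=k_0$ and $k=k_0+i$, where $k_0=j+ni$. By (P3) the proper subgroup $C\cap D_{k_0+1}$ of $C\cap D_{k_0}$ lies in $(C\cap D_{k_0})^p\le D_{pk_0}$. Hence $C\cap D_k=C\cap D_{k+1}$ for $k_0<k<pk_0$, and therefore $k_0+i\ge pk_0\ge2k_0$. Then $i\ge k_0=j+ni>i$, which is absurd.

So $(\operatorname{ad}\bar g)^{n+1}$ kills $D_j/D_{j+1}$ for all $j\ge j_0$. Since $\operatorname{ad}\bar g$ raises degrees, $(\operatorname{ad}\bar g)^{j_0+n+1}=0$.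

The algebra $L_p(G)$ is generated by a basis of the finite-dimensional space $D_1/D_2$, and commutators in this basis are homogeneous. By (L2) and (L3), $G$ is analytic.
\end{proof}

\subsection{At most one eigenvalue differs from $1$}

We recall what is needed on analytic groups from \cite[Chapters~4 and~9]{DDMS}. Let $H$ be a $p$-adic analytic pro-$p$ group. It has an open normal uniform subgroup $U$, and there are a finite-dimensional Lie algebra $L$ over $\mathbb Q_p$, a $\mathbb Z_p$-lattice $\Lambda$ in $L$ closed under the bracket, with $L=\mathbb Q_p\Lambda$, and a homeomorphism $\exp\colon\Lambda\to U$ with the following properties.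
\begin{enumerate}
\item[(U1)] $\exp X\exp Y=\exp\Phi(X,Y)$, where $\Phi(X,Y)=X+Y+\frac12[X,Y]+\cdots$ is the Baker--Campbell--Hausdorff series, a convergent sum of rational multiples of Lie monomials in $X,Y$. If $X,Y\in p^m\Lambda$, then $\Phi(X,Y)-X-Y\in p^{2m}\Lambda$.
\item[(U2)] The sets $V_m=\exp(p^m\Lambda)$ are open normal subgroups of $H$ and form a base of neighborhoods of $1$.
\item[(U3)] $(\exp X)^\mu=\exp(\mu X)$ for $\mu\in\mathbb Z_p$, and $\overline{\langle\exp X\rangle}=\exp(\mathbb Z_pX)$.
\item[(U4)] Conjugation by $h\in H$ induces a Lie automorphism $A_h\colon X\mapsto X^h$ of $L$, depending continuously on $h$, with $A_h\Lambda=\Lambda$ and $(\exp X)^h=\exp(X^h)$. A subspace invariant under all $A_u$, $u\in U$, is an ideal.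
\end{enumerate}

For $g\in H$ let $L=L_0(g)\oplus L_1(g)$ be the Fitting decomposition for $S=A_g-1$: both summands are $S$-invariant, $S$ is nilpotent on $L_0(g)$ and invertible on $L_1(g)$.

In the model, $[a,{}_ng]=a(g-1)^n$ held exactly, and one $n$ served a basis. Now the map $x\mapsto[x,{}_ng]$ is linear only to first order, and one $n$ serves only a coset $aW$. So we differentiate at $a$ instead of $1$. The derivative turns out to be a product of operators $A_g-A_{a_i}$ rather than $S^n$. It behaves like $S^n$ on $L_1(g)$ if the $A_{a_i}$ are close to $1$ compared with the size of $S$ on $L_1(g)$, and we can arrange this by applying Lemma~\ref{lem:baire} inside a small subgroup $V_k$ chosen in advance.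

\begin{lemma}\label{lem:rank}
Let $H$ be a finitely generated pro-$p$ group with \textup{(PS)}. Then $\dim L_1(g)\le1$ for every $g\in H$.
\end{lemma}

\begin{proof}
The group $H$ is analytic by Lemma~\ref{lem:analytic}. Write $L_0,L_1$ for $L_0(g),L_1(g)$, assume $L_1\ne0$, and write $X=X_0+X_1$ for the decomposition of $X\in L$.

\emph{A norm.} Take the maximum norm on $L_1$ for some basis. As $S$ is invertible on $L_1$, there is $\varepsilon>0$ with $|SX|\ge\varepsilon|X|$ on $L_1$. On $L_0$ take a basis $e_1,\dots,e_r$ with $Se_i=\sum_{j>i}s_{ij}e_j$. In the basis $f_i=p^{-ib}e_i$ the coefficients become $p^{(j-i)b}s_{ij}$, so for large $b$ the maximum norm for $(f_i)$ satisfies $|SX|\le\frac\varepsilon2|X|$ on $L_0$. Put $|X|=\max(|X_0|,|X_1|)$; this norm is ultrametric. By (U2) and (U4) there is $k\ge1$ with $|(A_v-1)X|\le\frac\varepsilon2|X|$ for all $v\in V_k$, $X\in L$.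

\emph{The derivative has rank at most $1$.} Let $C=C(g)$, and take $n,a,W$ as in Lemma~\ref{lem:baire} with $V=V_k$. Put $a_i=[a,{}_ig]\in V_k$ and $T_i=A_g-A_{a_i}$; then $T_i\Lambda\subseteq\Lambda$. For $y=\exp Y$, identities \eqref{eq:comm} give $[a_{i-1}y,g]=a_i^y\,y^{-1}y^g=y^{-1}a_iy^g=a_i(y^{-1})^{a_i}y^g$, that is,
\[
[a_{i-1}\exp Y,g]=a_i\exp\Phi(-A_{a_i}Y,A_gY).
\]
If $Y\in p^m\Lambda$, then $\Phi(-A_{a_i}Y,A_gY)\equiv T_iY\pmod{p^{2m}\Lambda}$ by (U1). By induction on $i$, for $Z\in p^m\Lambda$ we have $[a\exp Z,{}_ig]=a_i\exp Y_i$ with $Y_i\in T_i\cdots T_1Z+p^{2m}\Lambda\subseteq p^m\Lambda$. Put $T=T_n\cdots T_1$. By (P1) and (U3), $C\cap U=\exp(\mathbb Z_pX_C)$ for some $X_C\in\Lambda$. If $m$ is so large that $V_m\le W$, then $\exp Y_n=a_n^{-1}[a\exp Z,{}_ng]\in C\cap U$, so $Y_n\in\mathbb Z_pX_C$. Take $Z=p^mX$ with $X\in\Lambda$ and divide by $p^m$: we get $TX\in\mathbb Q_pX_C+p^m\Lambda$ for all large $m$. As $\mathbb Q_pX_C$ is closed, $TX\in\mathbb Q_pX_C$.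

\emph{The derivative is injective on $L_1$.} Consider the cone of all $X$ with $X_1\ne0$ and $|X_0|\le|X_1|$; it contains $L_1\setminus\{0\}$ and not $0$. Let $X$ be in the cone and $Y=T_iX=SX-R$ with $R=(A_{a_i}-1)X$. Then $|R|\le\frac\varepsilon2|X|=\frac\varepsilon2|X_1|$. Since $|SX_1|\ge\varepsilon|X_1|>|R_1|$, the ultrametric inequality gives $|Y_1|=|SX_1-R_1|\ge\varepsilon|X_1|$, while $|Y_0|=|SX_0-R_0|\le\frac\varepsilon2|X_1|$. So each $T_i$ preserves the cone, and $TX\ne0$ for $0\ne X\in L_1$.

An operator of rank at most $1$ is injective on $L_1$, so $\dim L_1\le1$.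
\end{proof}

\subsection{The invariant line}

Let $H$ be as in Lemma~\ref{lem:rank}, $d=\dim L$ and $\delta(h)=\det A_h$. On $L_0(h)$ the operator $A_h$ is unipotent, so the lemma says that $A_h$ has characteristic polynomial $(t-1)^{d-1}(t-\delta(h))$ when $d\geq 1$. If $\delta(h)\ne1$, then $L_1(h)$ is the line $\ell(h)$ of Lemma~\ref{lem:descent}. Elements as in Lemma~\ref{lem:dich} point along this line:
\begin{equation}\label{eq:eig}
\begin{gathered}
\text{if $e\in H$ has infinite order, $e^g=e^\mu$ with $\mu\ne1$, and $e^{p^r}=\exp Y\in U$,}\\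
\text{then $\delta(g)\ne1$, $\ \ell(g)=\mathbb Q_pY$, and $e$ stabilizes $\ell(g)$.}
\end{gathered}
\end{equation}
Indeed $Y\ne0$, and $\exp(Y^g)=(\exp Y)^\mu=\exp(\mu Y)$ shows that $Y$ is an eigenvector of $A_g$ with eigenvalue $\mu\ne1$; also $Y^e=Y$, since $e$ commutes with $e^{p^r}$. Such an $r$ exists because $H/U$ is a finite $p$-group.

\begin{lemma}\label{lem:fg}
Let $H$ be a finitely generated pro-$p$ group with \textup{(PS)} and let $\delta(g)\ne1$. Then $N_H=\exp(\Lambda\cap\ell(g))\cong\mathbb Z_p$ is normal in $H$ and $H/N_H$ is nilpotent. If $\delta(h)=1$ for all $h\in H$, then $H$ is nilpotent.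
\end{lemma}

\begin{proof}
Let $\delta(g)\ne1$, $\ell=\ell(g)$ and $x\in H$. By Lemma~\ref{lem:dich} and \eqref{eq:eig}, some $[x,{}_mg]$ is trivial or stabilizes $\ell$. By Lemma~\ref{lem:descent}, $\ell$ is $H$-invariant and $H$ acts on $L/\ell$ by unipotent operators. If $\delta$ is trivial, put $\ell=0$ and $N_H=1$; the same holds.

By Kolchin's theorem there are subspaces $L=I_0>I_1>\dots>I_r=\ell$ with $X^h-X\in I_{i+1}$ for $X\in I_i$, $h\in H$, $i<r$. They are $H$-invariant, hence ideals by (U4). The set $\Lambda\cap I_i$ is closed, $H$-invariant, and closed under $\Phi$ and negation, so $U_i=\exp(\Lambda\cap I_i)$ is a closed normal subgroup of $H$, with $U_0=U$ and $U_r=N_H$. For $X\in\Lambda\cap I_i$ and $h\in H$ we have $[\exp X,h]=\exp\Phi(-X,X+Z)$ with $Z=X^h-X\in I_{i+1}$. The linear part of $\Phi(-X,X+Z)$ is $Z$, and the terms of degree at least $2$ lie in $I_{i+1}$, because $-X$ and $X+Z$ commute modulo this ideal. So $[U_i,H]\le U_{i+1}$. If $c$ is the class of $H/U$, then $\gamma_{c+r+1}(H)\le N_H$. Finally, if $\ell\ne0$, then $\Lambda\cap\ell=\mathbb Z_pY_0$ with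 $Y_0\neq0$, and $N_H\cong\mathbb Z_p$ by (U3).
\end{proof}

\subsection{Arbitrary pro-$p$ groups}

The subgroups $N_H$ depend on $H$. To find one subgroup for all of $G$ we fix a single element $e$ that lies, up to a power, in every $N_H$ under consideration.

\begin{proof}[Proof of Proposition~\ref{prop:prop}]
If $G$ is Engel, take $N=1$. Otherwise Lemma~\ref{lem:dich} gives $g,e\in G$ with $e$ of infinite order and $e^g=e^\mu$, $\mu\ne1$. Put $N_r=\overline{\langle e^{p^r}\rangle}$. For $x,h\in G$ let $H=\overline{\langle g,e,x,h\rangle}$. By \eqref{eq:eig} and Lemma~\ref{lem:fg}, $e^{p^r}\in N_H$ for some $r$ depending on $H$, and $N_H\cong\mathbb Z_p$ is normal in $H$. By (P4), $x$ normalizes $N_r$.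

Thus $G$ is the union of the closed subgroups $N_G(N_r)$, $r\ge0$, which form an ascending chain because $N_{r+1}=N_r^p$. By Baire's theorem one of them is open, so it has finite index; finitely many coset representatives lie in one member of the chain, and that member is $G$. Let $N=N_r$ be normal in $G$.

Let $x,h\in G$ and $H$ be as above. Then $y=[x,{}_mh]\in N_H$ for some $m$. The subgroup $N\cap N_H$ contains a nontrivial power of $e$, so it equals $N_H^{p^b}$ for some $b$ by (P3). By (P4) and (P5), $[y,{}_bh]=y^{(\nu-1)^b}$ with $\nu\equiv1\pmod p$, so $[x,{}_{m+b}h]\in N$. Hence $G/N$ is Engel.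
\end{proof}

\section{A bound uniform in the prime}\label{sec:uniform}

Proposition~\ref{prop:prop} cannot simply be applied prime by prime.

\begin{example}\label{ex:uniform}
For a prime $p$ and $b\ge1$ let $P(p,b)=\langle a\rangle\rtimes\langle g\rangle$, where $a$ has order $p^b$ and $g$ is the automorphism $a\mapsto a^{1+p}$, whose order is a power of $p$. Then $[a,{}_ig]=a^{p^i}$. Let $p_1,p_2,\dots$ be distinct primes and $Q=\prod_iP(p_i,i+1)$. The group $Q$ has (PS), since the product of the subgroups $\langle a\rangle$ is normal and procyclic with abelian quotient. Each factor is nilpotent, so Proposition~\ref{prop:prop} allows $N=1$ for it. But $Q$ is not Engel: for the tuples $(a_i)$ and $(g_i)$ the commutator of length $i$ has $i$th component $a_i^{p_i^i}\ne1$.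
\end{example}

So even in a finite $p$-group we must recognize a cyclic subgroup that is ``long'' relative to the speed at which an element $g$ contracts it, and prove that a large part of it is normal. There is no Lie algebra over a field here and no determinant. For large $p$, regular $p$-groups supply a substitute: powers behave as in an abelian group.

Put $E_n(g)=\{[x,{}_ng]:x\in P\}$. A pro-$p$ group $P$ satisfies \emph{condition} $\mathrm C(n)$ if every $E_n(g)$ lies in a procyclic subgroup; this is the hypothesis of Theorem~\ref{thm:C}. It passes to closed subgroups and to quotients. By \eqref{eq:comm}, $E_n(g)^y=E_n(g^y)$, and in particular $E_n(g)^g=E_n(g)$. Throughout the section $n$, $\rho$, $K$, $F$ are as in Theorem~\ref{thm:C}.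

\subsection{Reduction to finite groups and the choice of $p_0(n)$}

Suppose Theorem~\ref{thm:C} holds for finite groups, and let $P$ be arbitrary. For an open normal subgroup $V$, the set of cyclic normal subgroups of $P/V$ with $F$-Engel quotient is finite and nonempty. These sets form an inverse system under taking images, so the inverse limit contains a family $(N_V)$. Then $N=\varprojlim N_V$ is closed, normal and procyclic, and $[x,{}_Fh]\in N$ for all $x,h$ because $[x,{}_Fh]V\in N_V$ for all $V$. \emph{From now on $P$ is a finite $p$-group with $\mathrm C(n)$.}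

For a finite $p$-group $H$ let $H^p$ be the subgroup generated by the $p$th powers. The group $H$ is \emph{regular} if for all $x,y\in H$ we have $(xy)^p\in x^py^p\,(\langle x,y\rangle')^p$. We use the following results of P.~Hall; see \cite[III.\S10]{Hu}.
\begin{enumerate}
\item[(R1)] If $|H/H^p|<p^p$, then $H$ is regular. Subgroups and quotients of regular groups are regular.
\item[(R2)] If $H$ is regular, the sets $\mho_s(H)=\{x^{p^s}:x\in H\}$ and $\Omega_s(H)=\{x\in H:x^{p^s}=1\}$ are characteristic subgroups, and $x^{p^s}=y^{p^s}$ if and only if $x^{-1}y\in\Omega_s(H)$.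
\end{enumerate}
A consequence is that, for $H$ regular and $y,z\in H$,
\begin{equation}\label{eq:power}
z\in\mho_s(H)\ \Longrightarrow\ (yz)^{p^t}\in y^{p^t}\mho_{s+t}(H).
\end{equation}
Indeed, in the regular group $H/\mho_{s+t}(H)$ the image of $z=y^{-1}\cdot yz$ lies in $\Omega_t$, so the images of $y$ and $yz$ have the same $p^t$th power.

\begin{lemma}\label{lem:regular}
There is $p_0(n)\ge3$ such that, for $p\ge p_0(n)$, every $3$-generator subgroup $H$ of $P$ is regular.
\end{lemma}

\begin{proof}
There is a number $c=c(n)$ that bounds the class of all $3$-generator $(n+1)$-Engel finite groups of prime-power order, for all primes at once. Otherwise take such groups $P_i$ of unbounded class. The profinite group $\prod_iP_i$ is $(n+1)$-Engel, hence locally nilpotent by Theorem~\ref{thm:WZ}. The abstract subgroup generated by the three tuples of generators is nilpotent and maps onto each $P_i$, so its class bounds the classes of the $P_i$, a contradiction.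

The group $\bar H=H/H^p$ satisfies $\mathrm C(n)$ and $x^p=1$. For $h\in\bar H$ the subgroup generated by the commutators $[x,{}_nh]$, $x\in\bar H$, is cyclic of order at most $p$ and normalized by $h$, hence centralized by $h$ by (P5). So $\bar H$ is $(n+1)$-Engel and has class at most $c$. The factor $\gamma_i(\bar H)/\gamma_{i+1}(\bar H)$ is elementary abelian and generated by the at most $3^i$ left-normed commutators of weight $i$ in the generators. Hence $|\bar H|\le p^r$ with $r=\sum_{i\le c}3^i$. Take $p_0(n)=r+3$ and apply (R1).
\end{proof}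

From now on $p\ge p_0(n)$; in particular $p$ is odd.

\subsection{Contraction rates and bad elements}

Let $D\le P$ be cyclic of order $p^\kappa>1$, normalized by $h\in P$, and let $d^h=d^\mu$ on $D$ with $\mu\in\mathbb Z$. With $v_p$ the $p$-adic valuation, put
\[
v_D(h)=\min\bigl(v_p(\mu-1),\kappa\bigr),
\]
so that $[D,h]=D^{p^{v_D(h)}}$. This number replaces the eigenvalue: the smaller $v_D(h)$, the more strongly $h$ acts. For $g\in P$ let $C_g=\langle E_n(g)\rangle$. It is cyclic, normalized by $g$, and $C_{g^x}=C_g^x$. We use the following rules.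
\begin{enumerate}
\item[(V1)] $v_D(h)\ge1$, by (P5).
\item[(V2)] For $m\ge1$ and $d\in D$, $[d,{}_mh]=d^{(\mu-1)^m}$ lies in $D^{p^{mv_D(h)}}$, and generates it if $d$ generates $D$.
\item[(V3)] If $1\ne D'\le D$, then $v_{D'}(h)=\min(v_D(h),\log_p|D'|)$.
\item[(V4)] For $v\le\kappa$, the elements $h\in N_P(D)$ with $v_D(h)\ge v$ form a subgroup, the centralizer of $D/D^{p^v}$. Hence, if $v_D(h)<v_D(h')$, then $v_D(hh')=v_D(h'h)=v_D(h)$.
\item[(V5)] $v_D(h^{p^s})=\min(v_D(h)+s,\kappa)$. For if $\mu=1+p^ja$ with $j\ge1$, $p\nmid a$, then in the binomial expansion of $\mu^p-1$ the first term $p^{j+1}a$ has valuation $j+1$, the middle terms are divisible by $p^{2j+1}$, the last by $p^{pj}$, and $2j+1$ and $pj$ are at least $j+2$ because $p\ge3$.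
\item[(V6)] If $v_D(h)\le v$, then $D^{p^{nv}}\le C_h$, by (V2) with $m=n$.
\end{enumerate}
Rule (V6) is the form in which $\mathrm C(n)$ is used: an element that acts strongly on $D$ has a large part of $D$ in its own cyclic group $C_h$, where subgroups are determined by their orders.

Let $|C_g|=p^{k_g}$, and if $k_g\ge1$ let $j_g=v_{C_g}(g)$. Call $g$ \emph{bad} if $k_g\ge1$ and $k_g\ge Kj_g$. In $P(p,b)$ of Example~\ref{ex:uniform} with $b\geq n+1$, we have $C_g=\langle a^{p^n}\rangle$, $k_g=b-n$, $j_g=1$, and $g$ is bad exactly when $b\ge F$. Elements that are not bad cause no trouble: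
\begin{equation}\label{eq:good}
\text{if $h$ is not bad, then }[x,{}_Fh]=1\text{ for all }x\in P .
\end{equation}
For either $C_h=1$, or $k_h<Kj_h$ and $[x,{}_{n+K}h]\in C_h^{p^{Kj_h}}=1$ by (V2).

For a bad $g$ we write $k=k_g$, $j=j_g$, fix a generator $c$ of $C_g$, and write $c^g=c^\lambda$ with $\lambda\in\mathbb Z$. Since $j<k$, we have $v_p(\lambda-1)=j$.

Computations will be made modulo subgroups $\mho_s(H)$, so we need to know that powers of $c$ survive there. The next lemma says that $c^{p^t}$ has no root in $H$ much deeper than the obvious one: such a root would also be an approximate $\lambda$-eigenvector of $g$, and would produce an element of $E_n(g)$ of too large an order.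

\begin{lemma}[purity]\label{lem:pure}
Let $g$ be bad, and let $H\le P$ be a regular subgroup containing $g$ and $c$. If $t\ge0$ and $t+nj<k$, then $c^{p^t}\notin\mho_{t+nj+1}(H)$.
\end{lemma}

\begin{proof}
Put $q=t+nj+1$ and suppose $c^{p^t}=a^{p^q}$ with $a\in H$. Conjugating by $g$ gives $(a^g)^{p^q}=c^{\lambda p^t}=(a^\lambda)^{p^q}$, so $a^g\equiv a^\lambda$ modulo $\Omega_q(H)$ by (R2). Hence $[a,{}_ng]\equiv a^{(\lambda-1)^n}$ modulo $\Omega_q(H)$, and by (R2) again
\[
[a,{}_ng]^{p^q}=a^{(\lambda-1)^np^q}=c^{p^t(\lambda-1)^n}.
\]
This element has order $p^{k-t-nj}>1$, so $[a,{}_ng]$ has order $p^{k-t-nj+q}=p^{k+1}$. But $[a,{}_ng]\in C_g$ and $|C_g|=p^k$.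
\end{proof}

\subsection{Descent: a normal subgroup for each bad element}

We repeat the descent of Lemma~\ref{lem:descent} with $C_g$ in place of $\ell(g)$. It starts at $x_n\in C_g$ and has $n$ steps. In each step $f=g^{x_i}$ normalizes a subgroup $D$ of $C_g$. If $f$ acts on $D$ strongly, (V6) puts a part of $D$ into $C_f=C_g^{x_i}$, and $x_i$ normalizes that part. In Lemma~\ref{lem:descent} the determinant guaranteed that $f$ acts on $\ell$ as $g$ does. Here we exclude a weak action of $f$ on $D$ by testing the product $u=g^{p^s}f$. It moves $D$ through $g^{p^s}$, and it moves the generator $c^{x_i}$ of $C_f$ as $f$ does, modulo $\mho_s(H)$. The exponent $s$ has to exceed the losses $(n+1)j$ from commutators and $nj$ from purity, so $s=(2n+2)j$. The threshold between strong and weak is then $J=j+s$, each step costs $nJ$, and $n$ steps cost $n^2J=\rho j$.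

\begin{lemma}\label{lem:Ng}
If $g$ is bad, then $N_g=C_g^{p^{\rho j}}$ is normal in $P$.
\end{lemma}

\begin{proof}
Let $x\in P$. The subgroup $H=\langle x,g,c\rangle$ is regular by Lemma~\ref{lem:regular} and contains all $x_i=[x,{}_ig]$. Put $s=(2n+2)j$, $J=j+s=(2n+3)j$ and
\[
Z_i=C_g^{p^{(n-i)nJ}}\qquad(0\le i\le n),
\]
so that $Z_n=C_g$ and $Z_0=N_g$. We show by descending induction that $x_i$ normalizes $Z_i$; the case $i=0$ is the lemma. For $i=n$ this holds because $x_n\in C_g$. Let $0\le i<n$, and suppose that $x_{i+1}$ normalizes $D=Z_{i+1}$. Then $Z_i=D^{p^{nJ}}$, and $|D|=p^\kappa$ with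
\[
\kappa\ge k-(n-1)nJ\ge Kj-\rho j+nJ=(3n+2)j+nJ>J .
\]
By \eqref{eq:comm}, $f=g^{x_i}=gx_{i+1}^{-1}$ normalizes $D$.

\emph{Case 1: $v_D(f)\le J$.} By (V6), $Z_i\le C_f=C_g^{x_i}$. The subgroup $Z_i^{x_i}$ of the cyclic group $C_g^{x_i}$ has the same order, so $Z_i^{x_i}=Z_i$.

\emph{Case 2: $v_D(f)>J$.} We derive a contradiction. Write $d^f=d^\mu$ on $D$, so $v_p(\mu-1)\ge J+1$. Let $b=c^{x_i}\in H$; then $b^f=(c^g)^{x_i}=b^\lambda$. Conjugating the conclusion of Lemma~\ref{lem:pure} by $x_i\in H$ gives
\begin{equation}\label{eq:pureb}
b^{p^{t'}}\notin\mho_{t'+nj+1}(H)\qquad\text{if }t'\ge0\text{ and }t'+nj<k .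
\end{equation}
Let $u=g^{p^s}f\in H$. By (V3) and (V5), $v_D(g^{p^s})=j+s=J<v_D(f)$, so $v_D(u)=J$ by (V4). By (V6),
\[
Z_i=\langle c^{p^m}\rangle\le C_u,\qquad m=(n-i)nJ\le\rho j .
\]
Also $w=[b,{}_nu]\in C_u\cap H$. Modulo $\mho_s(H)\ni g^{p^s}$ we have $u\equiv f$, so $w\equiv[b,{}_nf]$, that is, $w=b^{(\lambda-1)^n}z$ with $z\in\mho_s(H)$.

The subgroups $\langle w\rangle$ and $Z_i$ of the cyclic $p$-group $C_u$ are comparable. If $w\in Z_i$, put $t=0$. Otherwise $Z_i=\langle w^{p^t}\rangle$ for some $t\ge0$, so $c^{p^m}\in\mho_t(H)$. Since $m+nj\le(\rho+n)j<k$, Lemma~\ref{lem:pure} gives $c^{p^m}\notin\mho_{m+nj+1}(H)$, and therefore $t\le m+nj$. In both cases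
\[
y=w^{p^t}\in Z_i\le D,\qquad t\le m+nj .
\]
We compute $[y,f]$ in two ways. As an element of $D$, on which $f$ acts weakly,
\[
[y,f]=y^{\mu-1}=w^{p^t(\mu-1)}\in\mho_{t+J+1}(H)\le\mho_{t+s}(H).
\]
On the other hand \eqref{eq:power} gives $y\equiv b^{p^t(\lambda-1)^n}$ modulo $\mho_{t+s}(H)$, and so
\[
[y,f]\equiv[b^{p^t(\lambda-1)^n},f]=b^{p^t(\lambda-1)^{n+1}}\pmod{\mho_{t+s}(H)} .
\]
The exponent on the right has valuation $t'=t+(n+1)j$, so the element on the right generates $\langle b^{p^{t'}}\rangle$, and $b^{p^{t'}}\in\mho_{t+s}(H)$. Now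
\[
t'+nj=t+(2n+1)j\le m+(3n+1)j\le(\rho+3n+1)j<Kj\le k,
\]
and $t'+nj+1=t+(2n+1)j+1\le t+s$ because $j\ge1$. So $b^{p^{t'}}\in\mho_{t'+nj+1}(H)$, contrary to \eqref{eq:pureb}.
\end{proof}

\subsection{One subgroup for all bad elements}

The subgroups $N_h$ are normal, so every element of $P$ acts on each of them and rates can be compared. We show that the largest $N_g$ contains a large part of every other $N_h$.

\begin{proof}[Proof of Theorem~\ref{thm:C}]
We may assume that $P$ is finite. If there are no bad elements, take $N=1$ and use \eqref{eq:good}. Otherwise, for bad $h$ write $|N_h|=p^{\kappa_h}$. Then $\kappa_h=k_h-\rho j_h\ge(3n+2)j_h$, and $v_{N_h}(h)=j_h<\kappa_h$ by (V3). Choose a bad $g$ with $\kappa_g$ maximal and put $N=N_g$. We claim that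
\begin{equation}\label{eq:claim}
N_h^{p^{nj_h}}\le N_g\qquad\text{for every bad }h .
\end{equation}
Let $\alpha=v_{N_g}(h)$ and $\beta=v_{N_h}(g)$. We look for an element whose group $C_u$ contains large parts of both $N_g$ and $N_h$; it is $h$, $g$, or a product.

\emph{Case $\alpha\le j_h$.} By (V6), $N_g^{p^{nj_h}}\le C_h$. Also $N_h^{p^{nj_h}}\le C_h$, and its order is not larger because $\kappa_h\le\kappa_g$. So $N_h^{p^{nj_h}}\le N_g^{p^{nj_h}}$.

\emph{Case $\beta\le j_h$.} By (V6), $N_h^{p^{nj_h}}\le C_g$. Its order is at most $p^{\kappa_h}\le|N_g|$, and $N_g\le C_g$, so it lies in $N_g$.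

\emph{Case $\alpha>j_h$ and $\beta>j_h$.} By (V4) the elements with $v_{N_g}\ge j_g+1$ form a subgroup, and it does not contain $g=(g^2h)(gh)^{-1}$. So $v_{N_g}(u)\le j_g$ for some $u\in\{gh,g^2h\}$. Since $v_{N_h}(g)$ and $v_{N_h}(g^2)$ are at least $\beta>j_h=v_{N_h}(h)$, rule (V4) gives $v_{N_h}(u)=j_h$. By (V6), $D=N_g^{p^{nj_g}}$ and $N_h^{p^{nj_h}}$ both lie in $C_u$, so they are comparable. If $N_h^{p^{nj_h}}\le D$, then \eqref{eq:claim} holds. Otherwise $D\le N_h$ as well as $D\le N_g$, and $|D|=p^\nu$ with $\nu=\kappa_g-nj_g>j_g$. We apply (V3) four times. From $D\le N_g$, $v_D(g)=\min(j_g,\nu)=j_g$; from $D\le N_h$, $v_D(g)=\min(\beta,\nu)$. As $\nu>j_g$, this gives $j_g=\beta>j_h$, and so $\nu>j_h$. From $D\le N_h$, $v_D(h)=\min(j_h,\nu)=j_h$; from $D\le N_g$, $v_D(h)=\min(\alpha,\nu)>j_h$. This is a contradiction, and \eqref{eq:claim} is proved.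

Let $x,h\in P$. If $h$ is bad, then $[x,{}_nh]\in C_h$, and by (V2) and \eqref{eq:claim}
\[
[x,{}_{2n+\rho}h]\in C_h^{p^{(\rho+n)j_h}}=N_h^{p^{nj_h}}\le N .
\]
Since $N$ is normal and $2n+\rho\le F$, we get $[x,{}_Fh]\in N$. If $h$ is not bad, \eqref{eq:good} applies. So $P/N$ is $F$-Engel.
\end{proof}

The size of $p$ entered in two places: regularity, which underlies Lemma~\ref{lem:pure} and \eqref{eq:power}, and rule (V5), which fails for $p=2$ and $\mu=-1$.

\section{Proof of Theorem~\ref{thm:A}}\label{sec:glue}

\subsection{Pronilpotent groups}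

Property (PS) contains no uniform $n$. In a product over all primes, a diagonal argument produces one for all but finitely many factors.

\begin{proposition}\label{prop:pronil}
Let $Q=\prod_pQ_p$ be a pronilpotent group with \textup{(PS)}, with Sylow pro-$p$ subgroups $Q_p$. There are closed normal procyclic subgroups $N_p\le Q_p$ and a number $F$ such that all $Q_p/N_p$ are Engel and all but finitely many are $F$-Engel.
\end{proposition}

\begin{proof}
We show first that for some $n$ all but finitely many $Q_p$ satisfy $\mathrm C(n)$. Otherwise, for each $i$ infinitely many $Q_p$ violate $\mathrm C(i)$, so there are distinct primes $p_1,p_2,\dots$ and $g_i\in Q_{p_i}$ such that $\{[x,{}_ig_i]:x\in Q_{p_i}\}$ lies in no procyclic subgroup. Let $g\in Q$ have components $g_i$ at $p_i$ and $1$ elsewhere, and let $C$ be a procyclic sink of $g$. The projection of $C$ to $Q_{p_i}$ is procyclic, so there is $x_i\in Q_{p_i}$ with $[x_i,{}_ig_i]$ outside it. For $x=(x_i)$ we have $[x,{}_ig]\notin C$ for every $i$, so $C$ is not a sink, a contradiction.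

For the primes $p\ge p_0(n)$ with $\mathrm C(n)$ use Theorem~\ref{thm:C}, and for the finitely many other primes use Proposition~\ref{prop:prop}.
\end{proof}

\subsection{The pronilpotent residual}

Let $G$ be a profinite group with (PS). The groups $\gamma_\infty(G/V)$, for $V$ open and normal, are cyclic by Proposition~\ref{prop:finite} and form an inverse system with surjective maps. So $R=\varprojlim\gamma_\infty(G/V)$ is a closed normal subgroup of $G$ with $RV/V=\gamma_\infty(G/V)$ for all $V$. By (P1) it is procyclic. The groups $G/RV$ are nilpotent, so $Q=G/R=\prod_pQ_p$ is pronilpotent. Let $R_p$ be the Sylow pro-$p$ subgroup of $R$, which is normal in $G$, and let $\pi=\{p:R_p\ne1\}$.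

Let $N_p\le Q_p$ be as in Proposition~\ref{prop:pronil}. The preimage of $\prod_pN_p$ in $G$ is procyclic-by-procyclic with Engel quotient, but it may fail to be procyclic for two reasons. First, $N_p$ may act nontrivially on $R$: for $G=S_3$ we have $R=A_3$, and $N_2=Q_2$ is an admissible choice. This will be repaired by replacing $N_p$ with $[N_p,Q_p]$. Second, for $p\in\pi$ an extension of $R_p$ by $N_p$ may have rank $2$. We show that for $p\in\pi$ no $N_p$ is needed, because $R_p$ already occupies the $p$-part of suitable sinks. The group $S_3\times(\mathbb Z_3\rtimes(1+3\mathbb Z_3))$ illustrates this. Both factors have (PS), but a sink of the product of a transposition and an element $\lambda\neq1$ of $1+3\mathbb Z_3$ contains an element of order $3$ and a nonzero element of $\mathbb Z_3$, and by (P3) no procyclic group contains both.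

For $p\in\pi$ let $\theta_p\colon G\to\mathbb F_p^*$ be the continuous homomorphism given by the action on $R_p/R_p^p$, a group of order $p$. As $R$ is abelian, $\theta_p$ factors through $Q$, and it is trivial on the pro-$p$ group $Q_p$. Moreover,
\begin{equation}\label{eq:theta}
\theta_p\ne1\qquad(p\in\pi).
\end{equation}
To see this, take a finite quotient $\bar G$ in which the image $\bar R_p$ of $R_p$ is nontrivial. From $\bar R=\gamma_\infty(\bar G)=[\bar R,\bar G]=\prod_q[\bar R_q,\bar G]$ we get $\bar R_p=[\bar R_p,\bar G]$, whereas $\theta_p=1$ would give $[\bar R_p,\bar G]\le\bar R_p^p<\bar R_p$.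

For $y\in G$ or $y\in Q$, its \emph{$Q_p$-component} is its image under the projection to $Q_p$.

\begin{lemma}\label{lem:used}
Let $p\in\pi$, $g\in G$ with $\theta_p(g)\ne1$, and let $C$ be a procyclic sink of $g$. If $t=[x,{}_mg]$ and $[x,{}_{m+1}g]$ lie in $C$, then the $Q_p$-component of $t$ is trivial.
\end{lemma}

\begin{proof}
Let $r$ generate $R_p$. Then $r^g=r^\zeta$, where $\zeta\in\mathbb Z_p^*$ reduces to $\theta_p(g)\ne1$ modulo $p$. So $\zeta-1$ is a unit, every $[r,{}_ig]=r^{(\zeta-1)^i}$ generates $R_p$, and $R_p\le C$.

By Lemma~\ref{lem:norm}, $g$ normalizes $\overline{\langle t\rangle}$, hence also its Sylow pro-$p$ subgroup $D$. The other Sylow subgroups of $\overline{\langle t\rangle}$ have trivial image in $Q_p$, so it suffices to show that $D\le R_p$. Both $D$ and $R_p$ lie in the Sylow pro-$p$ subgroup of $C$, so by (P3) the alternative is $1\ne R_p<D$. In that case $g$ acts on $D$ as a power $\eta\in\mathbb Z_p^*$, and $r^\eta=r^\zeta$ gives $\eta\equiv\zeta\not\equiv1\pmod p$. Since $D\cap R$ is a pro-$p$ subgroup of $R$, we have $D\cap R\le R_p<D$, so the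 image $\bar D$ of $D$ in $Q$ is a nontrivial pro-$p$ subgroup, and $\bar D\le Q_p$. Conjugation by $g$ acts on $Q_p$ as conjugation by the $Q_p$-component of $g$. Thus an element of the pro-$p$ group $Q_p$ acts on $\bar D\ne1$ as the power $\eta\not\equiv1\pmod p$, contrary to (P5).
\end{proof}

To apply the lemma to given elements $s_p\in Q_p$, we need $g$ with $Q_p$-component $s_p$ and $\theta_p(g)\ne1$. For one prime this is easy, since $\theta_p$ ignores the $Q_p$-component. To show that the product of the $Q_p$, $p\in\pi$, is Engel we need one $g$ that works for infinitely many primes, and the requirements interfere: $\theta_p$ may depend only on components that are prescribed for other primes. We choose at random which components to prescribe.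

\begin{lemma}\label{lem:random}
The group $\prod_{p\in\pi}Q_p$ is Engel.
\end{lemma}

\begin{proof}
\emph{Each $Q_p$, $p\in\pi$, is Engel.} Let $x_p,s_p\in Q_p$. By \eqref{eq:theta} there is $y\in\prod_{q\ne p}Q_q$ with $\theta_p(y)\ne1$. Lift $s_py$ and $x_p$ to $g,x\in G$. For large $m$, Lemma~\ref{lem:used} shows that the $Q_p$-component $[x_p,{}_ms_p]$ of $[x,{}_mg]$ is trivial.

\emph{The product.} Suppose that $x=(x_p)$ and $s=(s_p)$ in $\prod_{p\in\pi}Q_p$ satisfy $[x,{}_is]\ne1$ for all $i$. The sets $S_i=\{p\in\pi:[x_p,{}_is_p]\ne1\}$ are nonempty and decreasing, and each $p$ lies in only finitely many of them. If some $S_i$ were finite, a later one would be empty; so all are infinite, and there are distinct primes $p_i\in S_i$.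

Let $\Pr$ be the normalized Haar measure on the profinite group $\Omega=(\mathbb Z/2\mathbb Z)^\pi\times Q$. The fibers of a continuous homomorphism of $\Omega$ onto a finite group are translates of each other and have equal measure. For $\omega=(\epsilon,h)\in\Omega$ define $g=g(\omega)\in Q$ by
\[
g_q=s_q\ \text{ if }q\in\pi\text{ and }\epsilon_q=1,\qquad g_q=h_q\ \text{ otherwise.}
\]
For $p\in\pi$ let $Y_p\subseteq\Omega$ be the event ``$\epsilon_p=1$ and $\theta_p(g)\ne1$''. We claim that $Y_p$ is open and closed and $\Pr(Y_p)\ge\frac18$.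

The kernel of $\theta_p$ is open in $Q$, so it contains $\prod_{q\notin\Sigma_0}Q_q$ for a finite set $\Sigma_0$. Hence the set $\Sigma$ of primes $q$ with $\theta_p(Q_q)\ne1$ is finite, and $\theta_p(g)=\prod_{q\in\Sigma}\theta_p(g_q)$. Also $p\notin\Sigma$, and $\Sigma\ne\emptyset$ by \eqref{eq:theta}. The event $Y_p$ is determined by the values $\epsilon_p$, $\epsilon_q$ $(q\in\Sigma\cap\pi)$ and $\theta_p(h_q)$ $(q\in\Sigma)$. Together they define a continuous homomorphism of $\Omega$ onto the finite group $(\mathbb Z/2\mathbb Z)^{\{p\}\cup(\Sigma\cap\pi)}\times\prod_{q\in\Sigma}\theta_p(Q_q)$. So $Y_p$ is open and closed, and these values are independent and uniformly distributed. Fix $q_0\in\Sigma$ and fix the values attached to the primes of $\Sigma\setminus\{q_0\}$; this fixes $\xi=\prod_{q\in\Sigma\setminus\{q_0\}}\theta_p(g_q)$. The event $Y_p$ occurs if $\epsilon_p=1$, and $\epsilon_{q_0}=0$ in case $q_0\in\pi$, and $\theta_p(h_{q_0})\ne\xi^{-1}$. These three conditions are independent, and each has probability at least $\frac12$, the last because $|\theta_p(Q_{q_0})|\ge2$.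 This proves the claim.

The sets $\bigcup_{i\ge l}Y_{p_i}$ decrease with $l$ and have measure at least $\frac18$, so their intersection has measure at least $\frac18$. Hence some $\omega$ lies in infinitely many $Y_{p_i}$. Lift $g=g(\omega)$ and $x$, extended by $1$ outside $\pi$, to $\tilde g,\tilde x\in G$. Let $m_0$ be such that $[\tilde x,{}_m\tilde g]$ lies in a procyclic sink of $\tilde g$ for all $m\ge m_0$, and take $i\ge m_0$ with $\omega\in Y_{p_i}$. Then $g_{p_i}=s_{p_i}$ and $\theta_{p_i}(\tilde g)\ne1$, so Lemma~\ref{lem:used} gives $[x_{p_i},{}_{m_0}s_{p_i}]=1$. This contradicts $p_i\in S_i$.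
\end{proof}

\subsection{The subgroup $M$}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
We keep the notation above. For $p\notin\pi$ put $N_p'=[N_p,Q_p]\le N_p$, a closed normal procyclic subgroup of $Q_p$. If $[x,{}_mh]\in N_p$, then $[x,{}_{m+1}h]\in N_p'$. So all $Q_p/N_p'$ are Engel and all but finitely many are $(F+1)$-Engel. For given elements $x,h$ of $\prod_{p\notin\pi}Q_p/N_p'$, the maximum of $F+1$ and of the finitely many lengths needed at the exceptional primes kills $[x,{}_mh]$; so this product is Engel. Let $M$ be the preimage in $G$ of $\prod_{p\notin\pi}N_p'$. It is closed and normal, and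
\[
G/M\cong\prod_{p\in\pi}Q_p\times\prod_{p\notin\pi}Q_p/N_p'
\]
is Engel by Lemma~\ref{lem:random}, hence locally nilpotent by Theorem~\ref{thm:WZ}.

It remains to show that $M$ is procyclic. Since $\prod_{p\notin\pi}N_p'\le[Q,Q]$ and $[Q,Q]$ is the image of $[G,G]$, we have $M\le[G,G]R$. By (P4), $G/C_G(R)$ is abelian, so $[G,G]\le C_G(R)$; also $R\le C_G(R)$. Thus $R$ is central in $M$. The quotient $M/R\cong\prod_{p\notin\pi}N_p'$ is procyclic by (P2), so $M=R\,\overline{\langle m\rangle}$ for some $m$, and $M$ is abelian. Let $M_p$ be its Sylow pro-$p$ subgroup. If $p\in\pi$, then $M/R$ has trivial Sylow pro-$p$ subgroup, so $M_p=R_p$. If $p\notin\pi$, then $M_p\cap R=1$, so $M_p$ embeds in $M/R$. All $M_p$ are procyclic, and $M$ is procyclic by (P2).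
\end{proof}

\begin{thebibliography}{9}

\bibitem{DDMS}
Dixon, du Sautoy, Mann and Segal, \emph{Analytic pro-$p$ groups}.

\bibitem{Problem}
\emph{For an element $g$ of a group $G$, an Engel sink is a subset $\mathcal{E}(g)$ such that for every $x\in G$ all sufficiently long commutators $[x,g,g,\ldots,g]$}, \texttt{https://shamra-academia.com/show/5d3978a9c78f5/amp}.

\bibitem{Hu}
Huppert, \emph{Endliche Gruppen I}.

\bibitem{La}
Lazard, \emph{Groupes analytiques $p$-adiques}.

\bibitem{WZ}
Wilson and Zelmanov, \emph{Identities for Lie algebras of pro-$p$ groups}, J. Pure Appl. Algebra 81 (1992).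

\bibitem{Z}
Zelmanov, \emph{Lie algebras and torsion groups with identity}, J. Comb. Algebra 1 (2017).

\end{thebibliography}
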